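\title{A Marstrand-type theorem for vertical projections in the first Heisenberg group}

\begin{abstract}
Let $\mathbb H$ be the first Heisenberg group with the Kor\'anyi metric, and let $P_\theta$, $\theta\in[0,\pi)$, be the vertical projections of $\mathbb H$. We prove that every Borel set $A\subset\mathbb H$ satisfies $\dim_{\mathbb H}P_\theta(A)\ge\min\{\dim_{\mathbb H}A,3\}$ for almost every $\theta$, and we bound the dimension of the set of exceptional directions. The proof sorts the pairs of points whose projections nearly coincide into two kinds. Pairs that are far apart are handled by transversality and an $L^2$ bound on the number of nearly horizontal pairs. For pairs that are close, the problem becomes a Euclidean one about the maps $x\mapsto(\cos2\theta,\sin2\theta,1)\cdot x$, which we treat with $\ell^2$ decoupling for the cone.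
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The question}

Project a Borel set $A\subset\mathbb R^2$ orthogonally onto a line. The Hausdorff dimension of the image is at most $1$, the dimension of the target, and at most $\dim A$, because the projection is Lipschitz. Marstrand's projection theorem says that for almost every line nothing more is lost: the image has dimension $\min\{\dim A,1\}$. This paper proves the analogous lower bound for a family of projections that comes from the group structure of the first Heisenberg group.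

Let $\mathbb H=\mathbb R^3$, with points $p=(z,t)$, $z=(x,y)$, and with the product
\[
(z,t)\cdot(z',t')=\big(z+z',\,t+t'+\tfrac12\omega(z,z')\big),\qquad \omega(z,z')=xy'-yx'.
\]
The Kor\'anyi metric is $d_{\mathbb H}(p,q)=\|q^{-1}\cdot p\|$, where $\|(z,t)\|=(|z|^4+16t^2)^{1/4}$. It is invariant under left translations, and the dilations $(z,t)\mapsto(rz,r^2t)$, which are group automorphisms, multiply it by $r$. Hausdorff dimension with respect to $d_{\mathbb H}$ is written $\dim_{\mathbb H}$; the symbol $\dim$ without a subscript refers to the Euclidean metric.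

For an angle $\theta$ put $e_\theta=(\cos\theta,\sin\theta)$ and $n_\theta=(-\sin\theta,\cos\theta)$, and consider the horizontal line and the vertical plane
\[
\mathbb L_\theta=\{(\ell e_\theta,0):\ell\in\mathbb R\},\qquad \mathbb W_\theta=\{(un_\theta,\tau):u,\tau\in\mathbb R\}.
\]
Since $\omega(n_\theta,e_\theta)=-1$, we have $(un_\theta,\tau)\cdot(\ell e_\theta,0)=(un_\theta+\ell e_\theta,\ \tau-\frac12u\ell)$. So every $p=(z,t)$ factors uniquely as $p=w\cdot l$ with $w\in\mathbb W_\theta$ and $l\in\mathbb L_\theta$. The \emph{vertical projection} $P_\theta:\mathbb H\to\mathbb W_\theta$ is the map $p\mapsto w$. In the coordinates $(u,\tau)$ on $\mathbb W_\theta$,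
\begin{equation}\label{eq:P}
P_\theta(z,t)=(u,\tau),\qquad u=z\cdot n_\theta,\quad \ell=z\cdot e_\theta,\quad \tau=\tau_\theta(z,t)=t+\tfrac12u\ell .
\end{equation}
The form $\omega$ vanishes on the line $\mathbb Rn_\theta$, so in these coordinates the restriction of $d_{\mathbb H}$ to $\mathbb W_\theta$ is
\[
d_W\big((u,\tau),(u',\tau')\big)=\big(|u'-u|^4+16|\tau'-\tau|^2\big)^{1/4},
\]
the same for every $\theta$.

The metric treats directions unequally. On $\mathbb L_\theta$ it is the Euclidean distance, so $\dim_{\mathbb H}\mathbb L_\theta=1$. On the vertical axis $Z=\{z=0\}$ it equals $2|t'-t|^{1/2}$, so $\dim_{\mathbb H}Z=2$. A $d_W$-ball of radius $r$ has area $cr^3$, so $\dim_{\mathbb H}\mathbb W_\theta=3$. Lebesgue measure on $\mathbb R^3$ is invariant under left translations, a Kor\'anyi ball of radius $r$ has volume $cr^4$, and $\dim_{\mathbb H}\mathbb H=4$.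

\begin{example}\label{ex:line}
Let $A=\{(x,0,0):0\le x\le1\}\subset\mathbb L_0$, so that $\dim_{\mathbb H}A=1$. By \eqref{eq:P},
\[
P_\theta(x,0,0)=\big(-x\sin\theta,\ -\tfrac12x^2\sin\theta\cos\theta\big).
\]
For $\theta=0$ the image is a point, and for $\theta=\pi/2$ it is a segment of dimension $1$. For every other $\theta\in[0,\pi)$ the image is an arc of a parabola, and it has dimension $2$. Indeed, $(u,\tau)\mapsto\tau$ is a $1$-Lipschitz map to $(\mathbb R,2|\cdot|^{1/2})$ that sends the arc onto an interval, which gives the lower bound; and the images of $\sim r^{-2}$ intervals of length $r^2$ cover the arc and have $d_W$-diameter at most $Cr$.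
\end{example}

The example shows two things. Exceptional directions exist, so a general statement can hold only for most $\theta$. And $P_\theta$ is not Lipschitz: it can raise dimension, even for almost every $\theta$. The equality in Marstrand's theorem therefore has no analogue here, and what remains is the lower bound, capped by the dimension $3$ of the target. The resulting conjecture is posed in \cite{GT}, where it is stated as open: \emph{for every Borel set $A\subset\mathbb H$, one has $\dim_{\mathbb H}P_\theta(A)\ge\min\{\dim_{\mathbb H}A,3\}$ for Lebesgue almost every $\theta\in[0,\pi)$.}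

\subsection{Results}

The conjecture is true.

\begin{theorem}\label{thm:main}
For every Borel set $A\subset\mathbb H$,
\[
\dim_{\mathbb H}P_\theta(A)\ge\min\{\dim_{\mathbb H}A,3\}\qquad\text{for Lebesgue almost every }\theta\in[0,\pi).
\]
\end{theorem}

We deduce it from a bound on the set of exceptional directions.

\begin{theorem}\label{thm:exc}
Let $A\subset\mathbb H$ be Borel, let $a=\min\{\dim_{\mathbb H}A,3\}$ and let $0<d<a$. Then
\[
\dim\{\theta\in[0,\pi):\dim_{\mathbb H}P_\theta(A)<d\}\le\max\Big\{0,\,1-\frac{a-d}{2}\Big\}<1 .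
\]
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:main} from Theorem~\ref{thm:exc}]
If $a=0$ there is nothing to prove. Otherwise take $0<d_n\uparrow a$. The set of $\theta$ with $\dim_{\mathbb H}P_\theta(A)<a$ is the union over $n$ of the sets where $\dim_{\mathbb H}P_\theta(A)<d_n$. Each of these has dimension less than $1$ and is therefore Lebesgue null.
\end{proof}

We do not claim that the bound in Theorem~\ref{thm:exc} is sharp. The bound in Theorem~\ref{thm:main} is.

\begin{proposition}\label{prop:sharp}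
For every $a\in[0,4]$ there is a Borel set $A\subset\mathbb H$ with $\dim_{\mathbb H}A=a$ and $\dim_{\mathbb H}P_\theta(A)\le\min\{a,3\}$ for all $\theta$. Hence $\min\{\dim_{\mathbb H}A,3\}$ cannot be replaced in Theorem~\ref{thm:main} by a larger function of $\dim_{\mathbb H}A$.
\end{proposition}

Section~\ref{sec:geom} collects the elementary geometry and proves Proposition~\ref{prop:sharp}. Section~\ref{sec:plan} explains the plan of the proof of Theorem~\ref{thm:exc} on two examples. Section~\ref{sec:tools} states the tools. The two main estimates are proved in Sections~\ref{sec:horizontal} and~\ref{sec:cone}, and Section~\ref{sec:proof} assembles them.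

\section{Coordinates, balls and boxes}\label{sec:geom}

\subsection{Conventions}

We write $X\lesssim Y$ if $X\le CY$ with $C$ independent of the scale parameters $\delta,\varepsilon,\eta,r,\rho,R,N$, and $X\sim Y$ if both inequalities hold. Balls are closed; $B(x,r)$ is a Euclidean ball and $B_{\mathbb H}(p,r)$ is a Kor\'anyi ball. Measures are finite Borel measures, and $\|\nu\|$ is the total mass. The Fourier transform is $\hat f(\xi)=\int f(x)e^{-2\pi ix\cdot\xi}\,dx$. Replacing $\theta$ by $\theta+\pi$ replaces $(u,\tau)$ by $(-u,\tau)$, which is an isometry of $d_W$, so we let angles live in the circle $\mathbb R/\pi\mathbb Z$.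

For a set $E$ in a metric space, $\mathcal H^d_\delta(E)$ is the infimum of $\sum_i(\operatorname{diam}U_i)^d$ over countable covers of $E$ by sets of diameter at most $\delta\in(0,\infty]$, and $\mathcal H^d(E)=\sup_\delta\mathcal H^d_\delta(E)$. The covering sets may be taken closed. One has $\mathcal H^d(E)=0$ if and only if $\mathcal H^d_\infty(E)=0$, and the dimension of $E$ is the infimum of such $d$. Lower bounds come from the \emph{mass distribution principle}: let $m\ne0$ be a measure with $m(U)\le C(\operatorname{diam}U)^d$ for all closed $U$ of diameter at most $\delta_0$, and suppose that every Borel set containing $E$ has full $m$-measure; then $\mathcal H^d(E)\ge\|m\|/C>0$, because $\|m\|\le\sum_im(U_i)\le C\sum_i(\operatorname{diam}U_i)^d$ for every cover by such sets.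

Since Kor\'anyi balls have volume $cr^4$, a ball of radius $C'r$ contains at most $C''$ points of an $r$-separated set, with $C''$ depending only on $C'$. In particular $\mathbb H$ is \emph{doubling}: every ball is covered by a bounded number of balls of half the radius.

\subsection{Two formulas for the vertical coordinate}

Throughout, $p=(z,t)$ and $q=(z',t')$; the numbers $u,\ell,\tau$ belong to $p$ as in \eqref{eq:P}, the numbers $u',\ell',\tau'$ belong to $q$, and $\Delta u=u'-u$, $\Delta\ell=\ell'-\ell$, $\Delta\tau=\tau'-\tau$.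

The first formula separates the angle from the point. Expanding the product gives $u\ell=xy\cos2\theta+\frac12(y^2-x^2)\sin2\theta$, so
\begin{equation}\label{eq:Phi}
\tau_\theta(p)=\gamma(\theta)\cdot\Phi(p),\qquad \gamma(\theta)=(\cos2\theta,\sin2\theta,1),\qquad \Phi(x,y,t)=\big(\tfrac12xy,\ \tfrac14(y^2-x^2),\ t\big).
\end{equation}
After the change of variables $\Phi$, the vertical coordinate of $P_\theta$ is a linear functional on $\mathbb R^3$, and these functionals trace a circle on the cone $\xi_1^2+\xi_2^2=\xi_3^2$. If $z=x+iy$ is read as a complex number, the first two components of $\Phi$ are $\frac14(\operatorname{Im}z^2,-\operatorname{Re}z^2)$.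

The second formula compares $\Delta\tau$ with the intrinsic vertical displacement
\[
T(p,q)=t'-t-\tfrac12\omega(z,z'),\qquad p^{-1}q=(z'-z,\,T(p,q)).
\]
The set $\{q:T(p,q)=0\}=p\cdot\{t=0\}$ is the \emph{horizontal plane} through $p$. The function $T$ is invariant under left translations, the dilation $(z,t)\mapsto(z/r,t/r^2)$ divides it by $r^2$, and
\begin{equation}\label{eq:dist}
\max\{|z'-z|,\,2|T(p,q)|^{1/2}\}\le d_{\mathbb H}(p,q)\le|z'-z|+2|T(p,q)|^{1/2}.
\end{equation}
Writing $z=\ell e_\theta+un_\theta$ and using $\omega(e_\theta,n_\theta)=1$, we get $\omega(z,z')=\ell u'-u\ell'$, and so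
\begin{equation}\label{eq:dtau}
\Delta\tau=T(p,q)+\tfrac12(\ell u'-u\ell'+u'\ell'-u\ell)=T(p,q)+\tfrac12\Delta u\,(\ell+\ell').
\end{equation}
Finally, for a third point $q''=(z'',t'')$, the identity $q^{-1}q''=(p^{-1}q)^{-1}(p^{-1}q'')$ gives
\begin{equation}\label{eq:cocycle}
T(q,q'')=T(p,q'')-T(p,q)-\tfrac12\omega(z'-z,z''-z).
\end{equation}

\subsection{Boxes and Euclidean balls}

Our measures will be controlled on Kor\'anyi balls, but the Fourier analysis sees Euclidean balls. The link is the box $X(p;r,h)=\{q:|z'-z|\le r,\ |T(p,q)|\le h\}$, a stack of Kor\'anyi balls.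

\begin{lemma}\label{lem:box}
Let $h\ge r^2>0$. Then $X(p;r,h)\subset B_{\mathbb H}(p,3h^{1/2})$, and $X(p;r,h)$ is covered by at most $3h/r^2$ Kor\'anyi balls of radius $5r$.
\end{lemma}

\begin{proof}
The inclusion follows from \eqref{eq:dist} and $r\le h^{1/2}$. Split $[-h,h]$ into at most $2h/r^2+1\le3h/r^2$ intervals of length at most $r^2$. If $q,q''$ lie in the box and $T(p,q),T(p,q'')$ lie in the same interval, then $|z''-z'|\le2r$ and $|T(q,q'')|\le r^2+\frac12r^2$ by \eqref{eq:cocycle}. So $d_{\mathbb H}(q,q'')\le2r+2(3/2)^{1/2}r\le5r$.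
\end{proof}

Fix $L\ge1$, $b>0$ and $0<s<3$. We call $\nu$ an \emph{$(L,b,s)$-measure} if it is supported in $\{|z|\le L,\ |t|\le L\}$ and $\nu(B_{\mathbb H}(p,\rho))\le b\rho^s$ for all $p\in\mathbb H$ and $\rho>0$. The support lies in $B_{\mathbb H}(0,3L)$, so $\|\nu\|\le(3L)^sb$.

\begin{lemma}\label{lem:euclid}
Let $\nu$ be an $(L,b,s)$-measure and put $\sigma=\max\{s/2,\,s-1\}$.
\begin{enumerate}
\item[(a)] For all $p$ and $h\ge r^2>0$, $\ \nu(X(p;r,h))\le C_s\,b\min\{h^{s/2},\,hr^{s-2}\}$.
\item[(b)] For all $x\in\mathbb R^3$ and $r>0$, $\ \nu(B(x,r))\le C_{L,s}\,b\,r^\sigma$.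
\end{enumerate}
\end{lemma}

\begin{proof}
Part (a) follows from the two assertions of Lemma~\ref{lem:box}. For (b), if $r\ge1$ use the bound for $\|\nu\|$. Let $r<1$. We may assume that $B(x,r)$ contains a point $p$ of $\operatorname{spt}\nu$, and then $B(x,r)\subset B(p,2r)$. For $q\in B(p,2r)$ we have $|T(p,q)|\le|t'-t|+\frac12|\omega(z,z'-z)|\le(2+L)r$. Thus $B(p,2r)\subset X(p;2r,h)$ with $h=(4+L)r\ge(2r)^2$, and (a) gives the bound $\lesssim b\min\{r^{s/2},r^{s-1}\}=br^\sigma$.
\end{proof}

\subsection{The extremal examples}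

\begin{proof}[Proof of Proposition~\ref{prop:sharp}]
For $0<\alpha\le1$ let $C_\alpha\subset[0,1]$ be the Cantor set obtained by repeatedly keeping the two end intervals of relative length $\varrho=2^{-1/\alpha}\le\frac12$, and let $m_\alpha$ be the probability measure that gives mass $2^{-n}=(\varrho^n)^\alpha$ to each of the $2^n$ intervals of generation $n$. An interval of length at most $\varrho^n$ meets at most three of them. Hence $m_\alpha(I)\lesssim|I|^\alpha$ for all intervals $I$, the set $C_\alpha$ is covered by $\lesssim r^{-\alpha}$ intervals of length $r\le1$, and $\dim C_\alpha=\alpha$.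

\emph{The case $a\le2$.} Let $A=\{0\}\times C_{a/2}\subset Z$, or a single point of $Z$ if $a=0$. Since $d_{\mathbb H}=2|t'-t|^{1/2}$ on $Z$, we have $\dim_{\mathbb H}A=a$. Each $P_\theta$ is the identity on $Z$ by \eqref{eq:P}, so $P_\theta(A)=A$.

\emph{The case $2<a\le4$.} Let $\alpha=(a-2)/2$, $C=C_\alpha\times C_\alpha\subset[0,1]^2$, $A=C\times[0,1]$, and let $m$ be the product of $m_\alpha\times m_\alpha$ with Lebesgue measure on $[0,1]$. If $q\in B_{\mathbb H}(p,r)$, then by \eqref{eq:dist} $|z'-z|\le r$ and, for each $z'$, the number $t'$ lies in an interval of length $r^2/2$. So $m(B_{\mathbb H}(p,r))\lesssim r^{a-2}r^2$, and $\dim_{\mathbb H}A\ge a$. Conversely, for $r\le1$ cover $C$ by $\lesssim r^{-(a-2)}$ discs $B(z_0,r)$ with $z_0\in C$. For $q\in B(z_0,r)\times[0,1]$ we have $|T((z_0,0),q)|\le1+\frac12|\omega(z_0,z'-z_0)|\le2$, so Lemma~\ref{lem:box} covers this column by $6r^{-2}$ balls of radius $5r$. Thus $A$ is covered by $\lesssim r^{-a}$ such balls, and $\dim_{\mathbb H}A=a$. On the part of $A$ in one column,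 $u$ ranges in an interval of length $2r$, and $|\tau|\le1+\frac14|z|^2\le2$. So $P_\theta(A)$ is covered by $\lesssim r^{-(a-2)}r^{-2}$ rectangles of size $2r\times r^2$, each of $d_W$-diameter at most $4r$. Hence $\dim_{\mathbb H}P_\theta(A)\le a$, and also $\dim_{\mathbb H}P_\theta(A)\le\dim_{\mathbb H}\mathbb W_\theta=3$.
\end{proof}

\section{How two points collide}\label{sec:plan}

This section is a guide to the proof; the estimates are proved in the later sections. Let $\mu$ be a measure on $A$ with $\mu(B_{\mathbb H}(p,\rho))\lesssim\rho^s$, where $s<\min\{\dim_{\mathbb H}A,3\}$. Say that $p$ and $q$ \emph{collide at scale $\delta$ in direction $\theta$} if $d_W(P_\theta p,P_\theta q)\le\delta$; this forces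
\begin{equation}\label{eq:collide}
|\Delta u|\le\delta,\qquad|\Delta\tau|\le\delta^2.
\end{equation}
By the mass distribution principle it is enough to show that, for most $(p,\theta)$, the points that collide with $p$ have $\mu$-measure at most $\delta^d$. To keep the numbers simple, think of $\theta$ as uniformly distributed and of $d$ as slightly smaller than $s$. The first thing to try is to fix a pair $p,q$ and to estimate the set of directions in which it collides.

\begin{example}[A far pair]\label{ex:far}
Let $p=(1,0,0)$ and $q=(1+r,0,T)$ with $10\delta\le r\le1$. Then $T(p,q)=T$, and \eqref{eq:dtau} gives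
\[
\Delta u=-r\sin\theta,\qquad\Delta\tau=T-\tfrac14r(2+r)\sin2\theta .
\]
The first condition in \eqref{eq:collide} confines $\theta$ to the arc $|\sin\theta|\le\delta/r$, of length $\sim\delta/r$. On this arc $\cos2\theta\ge\frac12$, so $\Delta\tau$ moves with speed at least $r/2$, and the second condition cuts the arc down to length at most $4\delta^2/r$. Moreover, no collision occurs unless $|T|\le\delta^2+\frac32\delta$.
\end{example}

The same holds for a general pair with $|z-z'|\sim r\ge C\delta$, as long as $|\ell+\ell'|$ is bounded below: the pair collides with probability $\lesssim\delta^2/r$, and only if $|T(p,q)|\lesssim\delta$. The expected mass of such collisions is at most $\delta^s$ provided that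
\begin{equation}\label{eq:wish}
(\mu\times\mu)\{(p,q):|z-z'|\le r,\ |T(p,q)|\lesssim\delta\}\lesssim r\,\delta^{s-2}.
\end{equation}
For $r\sim1$ and $s\le2$ this is vacuous. For $r\sim1$ and $s>2$ it asserts that a typical $q$ is not $\delta$-close to the horizontal plane through a typical $p$. This is the subject of Section~\ref{sec:horizontal}.

The lower bound on $|\ell+\ell'|$ cannot be dropped. If $z'=-z$ and $t'=t$, then $\Phi(p)=\Phi(q)$ and $\Delta\tau=0$ for every $\theta$, so the pair collides on the whole arc $|\Delta u|\le\delta$. We avoid this by restricting $\mu$ to a small neighborhood of a point $(z^*,t^*)$ with $z^*\ne0$, and $\theta$ to directions in which $z^*\cdot e_\theta$ is not small.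

Now consider the \emph{near} pairs, those with $|z-z'|\lesssim\delta$. Together with $|T|\lesssim\delta$ this places $q$ in a Euclidean ball of radius $\sim\delta$ about $p$, which has mass $\lesssim\delta^\sigma$ by Lemma~\ref{lem:euclid}. The first condition in \eqref{eq:collide} now carries little information, and by \eqref{eq:Phi} the second reads $|\gamma(\theta)\cdot(\Phi(q)-\Phi(p))|\le\delta^2$. Apply $\Phi$, rescale the ball to unit size and divide the measure by $\delta^\sigma$. We obtain a measure $\nu$ on the unit ball of $\mathbb R^3$ with $\nu(B(x,r))\lesssim r^\sigma$, and we must show that the slab $\{y:|\gamma(\theta)\cdot(y-x)|\le\delta\}$ typically has mass at most $\delta^{d-\sigma}$. A Marstrand-type statement for the functionals $x\mapsto\gamma(\theta)\cdot x$ would give mass $\delta^\alpha$ for every $\alpha<\min\{1,\sigma\}$. This is exactly enough, since $d-\sigma<s-\sigma=\min\{s/2,1\}\le\min\{\sigma,1\}$. But the functionals form a one-parameter family inside a two-parameter family of directions, and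 counting pairs no longer works.

\begin{example}[A segment along the cone]\label{ex:segment}
Let $\nu$ be the image of Lebesgue measure on $[-\frac12,\frac12]$ under $v\mapsto v(1,0,-1)$, so that $\sigma=1$. For $x=v_0(1,0,-1)$ and $y=v(1,0,-1)$ we have $\gamma(\theta)\cdot(y-x)=-2(v-v_0)\sin^2\theta$, which vanishes to second order at $\theta=0$. Hence
\[
\tfrac12\min\{1,\varepsilon/\sin^2\theta\}\le\nu\{y:|\gamma(\theta)\cdot(y-x)|\le\varepsilon\}\le\min\{1,\varepsilon/\sin^2\theta\}.
\]
The average over $\theta$ is $\gtrsim\varepsilon^{1/2}$, because of the directions with $|\sin\theta|\le\varepsilon^{1/2}$. So Chebyshev's inequality applied to the average controls the event that the slab has mass at least $\varepsilon^\alpha$ only when $\alpha<\frac12$. Yet this event forces $\sin^2\theta\le\varepsilon^{1-\alpha}$, so it has probability $\lesssim\varepsilon^{(1-\alpha)/2}$, a positive power of $\varepsilon$ for every $\alpha<1$.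
\end{example}

The lesson is that for near pairs one should bound the \emph{set} of bad $(x,\theta)$ and not the average mass. In the example one bad direction serves all points and can be discarded by hand. In general the bad direction depends on the point. Section~\ref{sec:cone} adds up the heavy slabs over all directions into one function $f$. A function of $\gamma(\theta)\cdot x$ has Fourier transform on the line $\mathbb R\gamma(\theta)$, so $\hat f$ lives on the cone, and the decoupling theorem for the cone bounds the $L^6$ norm of $f$.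

\section{Tools}\label{sec:tools}

\subsection{Frostman measures}

We use Frostman's lemma in the following form \cite[Theorem 8.8]{Mattila}: \emph{if $B\subset\mathbb R^n$ is Borel and $\mathcal H^s(B)>0$, there is a nonzero finite Borel measure $\mu$ with compact support contained in $B$ and $\mu(B(x,r))\le r^s$ for all $x,r$.} To transfer it to $\mathbb H$ we use Assouad's embedding theorem: \emph{if $(X,d)$ is a doubling metric space, then $(X,d^{1/2})$ has a bi-Lipschitz embedding into some $\mathbb R^n$.}

\begin{lemma}\label{lem:frostman}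
Let $B\subset\mathbb H$ be Borel, $s>0$, and $\mathcal H^s(B)>0$ with respect to $d_{\mathbb H}$. There is a nonzero measure $\mu$ with compact support contained in $B$ and $\mu(B_{\mathbb H}(p,r))\lesssim r^s$ for all $p,r$.
\end{lemma}

\begin{proof}
Let $F:(\mathbb H,d_{\mathbb H}^{1/2})\to\mathbb R^n$ be a bi-Lipschitz embedding. As $\mathbb H$ is complete, $F$ is a homeomorphism onto a closed set, so $F(B)$ is Borel. Diameters satisfy $\operatorname{diam}F(U)\sim(\operatorname{diam}U)^{1/2}$, so $\mathcal H^{2s}(F(B))>0$. Let $m$ be the Frostman measure of exponent $2s$ on $F(B)$ and put $\mu(E)=m(F(E))$. Then $\operatorname{spt}\mu=F^{-1}(\operatorname{spt}m)$ is a compact subset of $B$, and $\mu(B_{\mathbb H}(p,r))\le m(B(F(p),Cr^{1/2}))\le C^{2s}r^s$.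
\end{proof}

If $\nu$ is a measure on $\mathbb R^3$ with $\nu(B(x,r))\le Cr^\sigma$ for all $x,r$, and $M>\sigma$, then splitting into the ball $B(x,\rho)$ and the shells $2^{j-1}\rho<|x-y|\le2^j\rho$ gives
\begin{equation}\label{eq:tails}
\int\Big(1+\frac{|x-y|}\rho\Big)^{-M}d\nu(y)\le\sum_{j\ge0}2^{-(j-1)M}C(2^j\rho)^\sigma\lesssim C\rho^\sigma .
\end{equation}

\subsection{Bump functions}\label{sec:bumps}

We need a majorant of the indicator function of $[-1,1]$ with compact Fourier support. Let $g_0\in C_c^\infty((-\frac18,\frac18))$ be even, nonnegative and not identically zero. Then $\hat g_0$ is real, and for $|\xi|\le1$ we have $\hat g_0(\xi)=\int g_0(v)\cos(2\pi v\xi)\,dv\ge\cos(\pi/4)\int g_0>0$. So for a large constant $c_1$ the Schwartz function $\phi=c_1\hat g_0^{\,2}$ satisfies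
\[
\phi\ge0,\qquad\phi\ge1\ \text{on }[-1,1],\qquad\operatorname{spt}\hat\phi\subset[-\tfrac14,\tfrac14],
\]
the last because $\hat\phi=c_1\,g_0*g_0$. On $\mathbb R^3$ let $\Psi(x)=\phi(x_1)\phi(x_2)\phi(x_3)$. Then $\Psi\ge0$, $\Psi\ge1$ on $B(0,1)$, and $\operatorname{spt}\hat\Psi\subset B(0,\frac12)$.

We also need a partition of unity whose pieces live in $(R,2R)$. Let $0\le\chi_0\in C_c^\infty((1,2))$ be positive on $[1.1,1.9]$. Since $1.9/1.1>3/2$, the locally finite sum $\Sigma(\xi)=\sum_{i\in\mathbb Z}\chi_0((2/3)^i\xi)$ is positive for $\xi>0$, and it is invariant under $\xi\mapsto\frac32\xi$. So $\chi=\chi_0/\Sigma\in C_c^\infty((1,2))$ satisfies $0\le\chi\le1$ and $\sum_{i\in\mathbb Z}\chi((2/3)^i\xi)=1$ for $\xi>0$.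

\subsection{Decoupling for the cone}

Let $\Gamma=\{\xi(\cos\varphi,\sin\varphi,1):1\le\xi\le2,\ \varphi\in\mathbb R/2\pi\mathbb Z\}$. The following is the case of the cone in $\mathbb R^3$ and the exponent $6$ of the theorem of Bourgain and Demeter.

\begin{theorem}[\cite{BD}]\label{thm:BD}
Partition the $1/R$-neighborhood of $\Gamma$ into angular sectors $\Theta$ of angle $\sim R^{-1/2}$. If $\operatorname{spt}\hat f$ lies in this neighborhood and $f_\Theta$ is the Fourier restriction of $f$ to $\Theta$, then for every $\epsilon>0$,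
\[
\|f\|_6\le C_\epsilon R^\epsilon\Big(\sum_\Theta\|f_\Theta\|_6^2\Big)^{1/2}.
\]
\end{theorem}

For the $L^2$ norm the same inequality is Plancherel's theorem; decoupling says that this orthogonality persists in $L^6$, up to the factor $R^\epsilon$. Our functions come already split into pieces, at frequency $R$, and the supports of neighboring pieces overlap slightly. The next corollary covers this situation.

\begin{corollary}\label{cor:dec}
Let $R$ be large and partition $\mathbb R/\pi\mathbb Z$ into arcs $I$ of length $\sim R^{-1/2}$. For each $I$ let $F_I$ be a Schwartz function on $\mathbb R^3$ such that every point of $\operatorname{spt}\hat F_I$ is at distance less than $1$ from $\{\xi\gamma(\theta):\theta\in\bar I,\ R\le\xi\le2R\}$. Then for every $\epsilon>0$,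
\[
\Big\|\sum_IF_I\Big\|_6\le C_\epsilon R^\epsilon\Big(\sum_I\|F_I\|_6^2\Big)^{1/2}.
\]
\end{corollary}

\begin{proof}
Put $f_I(x)=F_I(x/R)$ and $f=\sum_If_I$. Both sides scale in the same way, and $\operatorname{spt}\hat f_I$ lies in the $1/R$-neighborhood of the part of $\Gamma$ with $\varphi=2\theta$, $\theta\in\bar I$. If $\eta$ is within $1/R$ of $\xi\gamma(\theta)$ with $\xi\ge1$, then the argument of $\eta_1+i\eta_2$ differs from $2\theta$ by $O(1/R)$. So each $\operatorname{spt}\hat f_I$ meets $O(1)$ sectors $\Theta$, and each $\Theta$ meets $O(1)$ of the supports; write $I\sim\Theta$ when they meet. On our functions, restriction to $\Theta$ is restriction to the wedge of all $\eta$ whose argument lies in the arc of $\Theta$, and this wedge is an intersection of two half-spaces. The Fourier multiplier of a half-space is bounded on $L^6(\mathbb R^3)$ with a norm independent of the half-space: it acts on each line normal to the boundary as a combination of the identity and the Hilbert transform, which is bounded on $L^6(\mathbb R)$.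 Hence $\|f_\Theta\|_6^2=\|\sum_{I\sim\Theta}(f_I)_\Theta\|_6^2\lesssim\sum_{I\sim\Theta}\|f_I\|_6^2$. Sum over $\Theta$ and apply Theorem~\ref{thm:BD}.
\end{proof}

\section{Nearly horizontal pairs}\label{sec:horizontal}

We prove \eqref{eq:wish}. The heart of the matter is the unit scale with $s>2$.

\begin{lemma}\label{lem:incidence}
Let $2<s<3$ and let $\nu$ be an $(L,b,s)$-measure. For all $\eta>0$,
\[
(\nu\times\nu)\{(p,q):|T(p,q)|\le\eta\}\le C_{L,s}\,b\,\|\nu\|\,\eta^{s-2}.
\]
\end{lemma}

There is no such bound for each $p$ separately. Let $\nu$ be area measure on $\{(z,0):\frac12\le|z|\le1\}$. If $p=(z,0)$ and $q=(z',0)$ lie in the support and $d_{\mathbb H}(p,q)\le\rho$, then $|z'-z|\le\rho$ and $|\omega(z,z'-z)|\le\rho^2/2$, so $z'$ lies in a rectangle of size $2\rho\times2\rho^2$. Thus $\nu(B_{\mathbb H}(\cdot,\rho))\lesssim\min\{\rho^3,1\}\le\rho^s$, and yet $T(0,q)=0$ on the whole support. The gain must come from averaging in $p$, that is, from the fact that the horizontal plane tilts as $p$ moves. On the Fourier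 side the tilt appears as the oscillating factor $e^{-\pi i\xi\omega(z,z')}$, and $\omega$ is nondegenerate. The restriction $s<3$ is also needed: Lebesgue measure on a cube satisfies the ball condition for every $s\le4$, and for it the left side is $\gtrsim\eta$ when $\eta\le1$.

\begin{proof}
Constants depend on $L$ and $s$. For $\eta\ge1$ the claim follows from $\|\nu\|\lesssim b$. Let $\eta<1$. By the properties of $\phi$ and Fourier inversion, the left side is at most
\[
\iint\phi(T/\eta)\,d\nu\,d\nu=\eta\int_{|\xi|\le1/\eta}\hat\phi(\eta\xi)\,\mathcal B(\xi)\,d\xi,\qquad\mathcal B(\xi)=\iint e^{2\pi i\xi T(p,q)}\,d\nu(p)\,d\nu(q).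
\]
Since $|\mathcal B|\le\|\nu\|^2$, the range $|\xi|\le1$ contributes $\lesssim\eta\|\nu\|^2\lesssim b\|\nu\|\eta\le b\|\nu\|\eta^{s-2}$. We show that for every dyadic $N\ge1$,
\begin{equation}\label{eq:Bdyadic}
\int_{N\le|\xi|\le2N}|\mathcal B(\xi)|\,d\xi\lesssim b\,\|\nu\|\,N^{3-s}.
\end{equation}
This finishes the proof: as $s<3$, the sum of $N^{3-s}$ over dyadic $N\le1/\eta$ is $\lesssim\eta^{s-3}$, and $\eta\cdot\eta^{s-3}=\eta^{s-2}$.

\emph{A bilinear form.} Let $N\le|\xi|\le2N$. The phase factors as $e^{2\pi i\xi t'}e^{-2\pi i\xi t}e^{-\pi i\xi\omega(z,z')}$. Define a complex measure $\nu_\xi$ on $\mathbb R^2$ by $\int f\,d\nu_\xi=\int f(z)e^{2\pi i\xi t}\,d\nu(z,t)$, and fix $\chi_1\in C_c^\infty(\mathbb R^2)$ equal to $1$ on $|z|\le L$. Then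
\[
\mathcal B(\xi)=\iint k(z,z')\,d\nu_\xi(z')\,d\overline{\nu_\xi}(z),\qquad k(z,z')=\chi_1(z)\chi_1(z')e^{-\pi i\xi\omega(z,z')}.
\]
Since $\omega(z,z')=z'\cdot(-y,x)$, we have $\int e^{-\pi i\xi\omega(z,z')}f(z')\,dz'=\hat f\big(\frac\xi2(-y,x)\big)$, a rotated and dilated Fourier transform. By Plancherel's theorem and the Cauchy--Schwarz inequality,
\begin{equation}\label{eq:twisted}
\Big|\iint f_1(z)f_2(z')e^{-\pi i\xi\omega(z,z')}\,dz'\,dz\Big|\le\frac2{|\xi|}\|f_1\|_2\|f_2\|_2 .
\end{equation}

\emph{Smoothing.} The bound \eqref{eq:twisted} does not apply to $\nu_\xi$, which is a measure and need not have an $L^2$ density. But $k$ varies only at scale $1/N$, so we can smooth $\nu_\xi$ at that scale at no cost. To do this exactly, let $\psi$ be the convolution kernel of $(1-\Delta)^{-2}$ on $\mathbb R^2$, that is, $\hat\psi(\zeta)=(1+4\pi^2|\zeta|^2)^{-2}$. From $(1+c)^{-2}=\int_0^\infty ve^{-v(1+c)}\,dv$ and the formula for the heat kernel,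
\[
\psi(z)=\frac1{4\pi}\int_0^\infty e^{-v-|z|^2/(4v)}\,dv .
\]
So $\psi$ is even and positive, and $\psi(z)\le\frac1{2\pi}e^{-|z|/\sqrt2}$ because $\frac v2+\frac{|z|^2}{4v}\ge\frac{|z|}{\sqrt2}$. The function $\psi_N=N^2\psi(N\cdot)$ is the kernel of $(1-N^{-2}\Delta)^{-2}$. Put $\tilde k=(1-N^{-2}\Delta_z)^2(1-N^{-2}\Delta_{z'})^2k\in C_c^\infty(\mathbb R^4)$. Then $k=(\psi_N\otimes\psi_N)*\tilde k$, and by Fubini's theorem, with $f_\xi=\nu_\xi*\psi_N$,
\[
\mathcal B(\xi)=\iint\tilde k(z,z')\,f_\xi(z')\,\overline{f_\xi(z)}\,dz'\,dz .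
\]
In $\tilde k$ each derivative comes with a factor $N^{-1}$. If it falls on the exponential, it produces $\pm\pi i\xi N^{-1}$ times a coordinate of the other variable, and $|\xi|N^{-1}\le2$. Otherwise it falls on a cutoff or on a coordinate produced earlier, and we use $N^{-1}\le1$. So $\tilde k$ is a sum of a bounded number of terms $c\,a_1(z)a_2(z')e^{-\pi i\xi\omega(z,z')}$, where $|c|\lesssim1$ and $a_1,a_2$ are products of a monomial and a derivative of $\chi_1$, both of order at most $4$. Applying \eqref{eq:twisted} to each term gives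
\begin{equation}\label{eq:BL2}
|\mathcal B(\xi)|\lesssim N^{-1}\|f_\xi\|_2^2 .
\end{equation}

\emph{Averaging in $\xi$.} For a single $\xi$ we cannot use the oscillation of $e^{2\pi i\xi t}$, but the average over $|\xi|\sim N$ localizes $t'-t$ to scale $1/N$. We have
\[
\|f_\xi\|_2^2=\iint(\psi_N*\psi_N)(z-z')\,e^{2\pi i\xi(t'-t)}\,d\nu(p)\,d\nu(q).
\]
The function $e^{4-(\xi/N)^2}$ is positive, at least $1$ for $|\xi|\le2N$, and has Fourier transform $e^4\sqrt\pi\,Ne^{-\pi^2N^2v^2}$. Also $\psi_N*\psi_N=N^2(\psi*\psi)(N\cdot)$, and $\psi*\psi$ decays exponentially, since $|z''|\ge|z|/2$ or $|z-z''|\ge|z|/2$ in the convolution integral. Therefore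
\[
\int_{N\le|\xi|\le2N}\|f_\xi\|_2^2\,d\xi\le\int e^{4-(\xi/N)^2}\|f_\xi\|_2^2\,d\xi\lesssim\iint\frac{N^3\,d\nu(p)\,d\nu(q)}{(1+N|z-z'|)^{10}(1+N|t-t'|)^{10}} .
\]
The denominator is at least $(1+N|p-q|)^{10}$, where $|p-q|$ is the Euclidean distance. As $s>2$, Lemma~\ref{lem:euclid}(b) holds with $\sigma=s-1$, and \eqref{eq:tails} bounds the last integral by $\lesssim N^3\,bN^{-(s-1)}\|\nu\|=b\|\nu\|N^{4-s}$. With \eqref{eq:BL2} this proves \eqref{eq:Bdyadic}.
\end{proof}

We now treat all scales $r$ and all $s$. For $r\le\delta^{1/2}$ the conditions describe a box, and Lemma~\ref{lem:euclid} applies. For $r\ge\delta^{1/2}$ the two points lie in a Kor\'anyi ball of radius $\sim r$, which the symmetries of $\mathbb H$ map to unit scale.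

\begin{proposition}\label{prop:pairs}
Let $0<s<3$, $C_1\ge1$, and let $\mu$ be an $(L,b,s)$-measure. For $0<\delta<1$ and $\delta\le r\le4L$, the set $E(r)=\{(p,q):|z-z'|\le r,\ |T(p,q)|\le C_1\delta\}$ satisfies
\[
(\mu\times\mu)(E(r))\le C_{L,s,C_1}\,b\,\|\mu\|\,r\,\delta^{s-2}.
\]
\end{proposition}

\begin{proof}
\emph{Case $r\le\delta^{1/2}$.} Lemma~\ref{lem:euclid}(a) with $h=C_1\delta\ge r^2$, integrated in $p$, gives the bound $\lesssim b\|\mu\|\min\{\delta^{s/2},\delta r^{s-2}\}$. If $s\le2$, then $s/2\ge s-1$ and $\delta^{s/2}\le\delta\cdot\delta^{s-2}\le r\delta^{s-2}$. If $s>2$, then $\delta r^{s-2}=r\delta^{s-2}(\delta/r)^{3-s}\le r\delta^{s-2}$.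

In the remaining cases $r\ge\delta^{1/2}$, so by \eqref{eq:dist} every $(p,q)\in E(r)$ has $d_{\mathbb H}(p,q)\le C_2r$ with $C_2=1+2C_1^{1/2}$.

\emph{Case $r\ge\delta^{1/2}$, $s\le2$.} The ball condition gives the bound $\lesssim b\|\mu\|\,r\cdot r^{s-1}$. If $s\ge1$, then $r^{s-1}\le4L\le4L\delta^{s-2}$. If $s<1$, then $r^{s-1}\le\delta^{-(1-s)/2}\le\delta^{-(2-s)}$.

\emph{Case $r\ge\delta^{1/2}$, $s>2$.} Let $\{p_i\}$ be a maximal $r$-separated subset of $\operatorname{spt}\mu$ and $B_i=B_{\mathbb H}(p_i,(1+C_2)r)$. If $(p,q)\in E(r)$ and $p\in\operatorname{spt}\mu$, then $d_{\mathbb H}(p,p_i)\le r$ for some $i$, and $(p,q)\in B_i\times B_i$. A point lies in $B_i$ only if $p_i$ is within $(1+C_2)r$ of it, so the $B_i$ have bounded overlap and $\sum_i\mu(B_i)\lesssim\|\mu\|$. Let $\nu_i$ be the image of $\mu|_{B_i}$ under left translation by $p_i^{-1}$ followed by the dilation $(z,t)\mapsto(z/r,t/r^2)$. It is supported in $B_{\mathbb H}(0,1+C_2)$ and satisfies $\nu_i(B_{\mathbb H}(\cdot,\rho))\le b(r\rho)^s$, so it is an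 $((1+C_2)^2,br^s,s)$-measure. The map turns $T$ into $T/r^2$. Lemma~\ref{lem:incidence} with $\eta=C_1\delta/r^2$ gives
\[
(\mu\times\mu)(E(r))\lesssim\sum_ibr^s\mu(B_i)(\delta/r^2)^{s-2}\lesssim b\|\mu\|\,r^{3-s}\cdot r\,\delta^{s-2},
\]
and $r^{3-s}\le(4L)^{3-s}$.
\end{proof}

\section{Slabs normal to the cone}\label{sec:cone}

This section is purely Euclidean. For $x\in\mathbb R^3$, $\theta\in\mathbb R/\pi\mathbb Z$ and $r>0$ let
\[
S(x,\theta,r)=\{y\in\mathbb R^3:|\gamma(\theta)\cdot(y-x)|\le r\}.
\]

\begin{proposition}\label{prop:cone}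
Let $0<\kappa\le1$, $\sigma>0$, $0<\alpha<\min\{1,\sigma-2+2\kappa\}$ and $C\ge1$. Let $\lambda$ be a measure on $\mathbb R/\pi\mathbb Z$ with $\lambda(I)\le C|I|^\kappa$ for all arcs $I$. There are $c,\varepsilon_0>0$, depending only on $\kappa,\sigma,\alpha,C$, such that for $0<\varepsilon<\varepsilon_0$ and every measure $\nu$ on $B(0,1)\subset\mathbb R^3$ with $\nu(B(x,r))\le Cr^\sigma$ for all $x$ and $r>0$,
\[
(\nu\times\lambda)\{(x,\theta):\nu(S(x,\theta,\varepsilon))\ge\varepsilon^\alpha\}\le\varepsilon^c\|\nu\|.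
\]
\end{proposition}

For $\kappa=1$ the range is $\alpha<\min\{1,\sigma\}$, and it cannot be extended beyond the endpoint. For Lebesgue measure on $B(0,1)$ and $|x|\le\frac12$, every slab has mass $\gtrsim\varepsilon$. For the Cantor measure $m_\sigma$ placed on the $x_3$-axis, $\sigma\le1$, and $x$ in its support, every slab contains an interval of the construction of length $\sim\varepsilon$ and has mass $\gtrsim\varepsilon^\sigma$.

Here is the idea. For each $\theta$, mark the heavy slabs of width $\rho$; there are at most about $\rho^{-\alpha}\|\nu\|$ of them. Let $f(x)$ be a smooth version of the $\lambda$-measure of the directions in which $x$ lies in a marked slab. We must show that $f$ is small on most of $\nu$. Split $f$ at frequency $1/(D\rho)$, where $D$ is a small negative power of $\varepsilon$. The high part has Fourier support near the cone at height about $1/\rho$, and decoupling bounds it. The low part is an average of $f$ at scale $D\rho$, and it is small if the marked slabs occupy a small fraction of \emph{every}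 window of width $D\rho$. This can fail at the scale $\varepsilon$, because heavy slabs may cluster. But a cluster of heavy slabs is a much heavier slab at scale $D\rho$, and since masses are bounded, this can be repeated only a bounded number of times. So we first choose a scale $\rho$ at which the slab is heavy while the $D$ times thicker slab is not much heavier.

\begin{proof}
Constants depend on $\kappa,\sigma,\alpha,C$, and $\varepsilon$ is small in terms of these. Note that $\|\nu\|\le C$ and $\|\lambda\|\lesssim1$.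

\emph{Step 1: choice of scale.} Put
\[
w=\sigma-2+2\kappa-\alpha>0,\qquad\alpha_1=\tfrac{1+\alpha}2\in(\alpha,1),\qquad\beta=1-\tfrac\alpha{\alpha_1}>0,\qquad\zeta=\min\{\tfrac\beta2,\tfrac{\beta w}{24}\},
\]
and $D=\varepsilon^{-\zeta}$, $\varepsilon_j=D^j\varepsilon$, $m_j=D^{j\alpha_1}\varepsilon^\alpha$. The thresholds $m_j$ grow faster than $\varepsilon_j^\alpha$, since $\alpha_1>\alpha$, but the ratio $m_{j+1}/m_j=D^{\alpha_1}$ is much smaller than $D$, since $\alpha_1<1$. Let
\[
G_j=\{(x,\theta)\in B(0,1)\times\mathbb R/\pi\mathbb Z:\ \nu(S(x,\theta,\varepsilon_j))\ge m_j\}.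
\]
Each $G_j$ is compact. Indeed, if $(x_n,\theta_n)\to(x,\theta)$, then every $y$ lying in infinitely many $S(x_n,\theta_n,r)$ lies in $S(x,\theta,r)$, so $\limsup_n\nu(S(x_n,\theta_n,r))\le\nu(S(x,\theta,r))$ by the reverse Fatou lemma.

Let $n_0$ be the least integer with $n_0\zeta\alpha_1>\alpha$; it does not depend on $\varepsilon$. Then $m_{n_0}=\varepsilon^{\alpha-n_0\zeta\alpha_1}>C\ge\|\nu\|$, so $G_{n_0}=\emptyset$. By minimality $n_0\zeta\le\alpha/\alpha_1+\zeta$, so $\varepsilon_{n_0}=\varepsilon^{1-n_0\zeta}\le\varepsilon^{\beta-\zeta}\le\varepsilon^{\beta/2}$: the process stops while the scale is still small. We must bound $(\nu\times\lambda)(G_0)$, and $G_0\subset\bigcup_{j<n_0}(G_j\setminus G_{j+1})$. Fix $0\le j<n_0$ and put $G=G_j\setminus G_{j+1}$, $\rho=\varepsilon_j$. Then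
\begin{equation}\label{eq:scales}
\rho\le D\rho\le\varepsilon^{\beta/2},\qquad m_j\ge D^{j\alpha}\varepsilon^\alpha=\rho^\alpha .
\end{equation}

\emph{Step 2: the marked slabs.} For $k\in\mathbb Z$ let $S_{\theta,k}=\{x:k\rho\le\gamma(\theta)\cdot x<(k+1)\rho\}$, and let $\mathcal K_\theta$ be the set of $k$ for which some $x\in S_{\theta,k}$ has $(x,\theta)\in G$. Since $|\gamma(\theta)\cdot x|\le\sqrt2$ on $B(0,1)$, all $\mathcal K_\theta$ lie in one finite set. For fixed $k$, the set $\{(x,\theta)\in G:x\in S_{\theta,k}\}$ is the intersection of a compact set and an open set, hence a countable union of compact sets; so is its projection $\{\theta:k\in\mathcal K_\theta\}$, which is therefore Borel.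

If $k\in\mathcal K_\theta$ is witnessed by $x$, then $S(x,\theta,\rho)\subset S^+_{\theta,k}:=S_{\theta,k-1}\cup S_{\theta,k}\cup S_{\theta,k+1}$, so $\nu(S^+_{\theta,k})\ge m_j$. Each point lies in three of the sets $S^+_{\theta,k}$. By \eqref{eq:scales},
\begin{equation}\label{eq:few}
\#\mathcal K_\theta\le3\|\nu\|/m_j\le3\|\nu\|\rho^{-\alpha}.
\end{equation}
Now let $k_0\in\mathcal K_\theta$ be witnessed by $x$, and let $D\ge4$. If $|k-k_0|\le D/4$ and $y\in S^+_{\theta,k}$, then $|\gamma(\theta)\cdot(y-x)|\le(D/4+2)\rho\le D\rho$. Since $(x,\theta)\notin G_{j+1}$,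
\[
\#\{k\in\mathcal K_\theta:|k-k_0|\le D/4\}\;m_j\le3\nu(S(x,\theta,D\rho))<3m_{j+1}=3D^{\alpha_1}m_j .
\]
Consequently,
\begin{equation}\label{eq:sparse}
\text{every interval of length $D/4$ contains at most $3D^{\alpha_1}$ elements of $\mathcal K_\theta$.}
\end{equation}
Define
\[
h_\theta(v)=\sum_{k\in\mathcal K_\theta}\phi(v/\rho-k),\qquad f(x)=\int h_\theta(\gamma(\theta)\cdot x)\,d\lambda(\theta),\qquad m(x)=\lambda\{\theta:(x,\theta)\in G\}.
\]
The function $(\theta,v)\mapsto h_\theta(v)$ is a finite sum of products of the indicator function of a Borel set of $\theta$ and a fixed Schwartz function of $v$; the same will hold for its frequency pieces, so all integrals below make sense. If $(x,\theta)\in G$ and $x\in S_{\theta,k}$, then $k\in\mathcal K_\theta$ and $\gamma(\theta)\cdot x/\rho-k\in[0,1)$, so $h_\theta(\gamma(\theta)\cdot x)\ge1$. Thus $f\ge m$ on $B(0,1)$. Moreover $\|h_\theta\|_\infty\le\sup_v\sum_{k\in\mathbb Z}\phi(v-k)\lesssim1$, $\operatorname{spt}\hat h_\theta\subset[-\frac1\rho,\frac1\rho]$, and by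 \eqref{eq:few}
\begin{equation}\label{eq:hL2}
\|h_\theta\|_2^2\le\|h_\theta\|_\infty\|h_\theta\|_1\lesssim\rho\,\#\mathcal K_\theta\lesssim\rho^{1-\alpha}\|\nu\|.
\end{equation}

\emph{Step 3: low frequencies.} Let $R_i=(3/2)^i$ and let $i_0$ be the least $i$ with $R_i\ge1/(D\rho)$, so $R_{i_0}\sim1/(D\rho)$. Let $h_\theta^i$ have Fourier transform $\chi(\xi/R_i)\hat h_\theta(\xi)$. As $h_\theta$ is real, $\overline{h_\theta^i}$ has Fourier transform $\chi(-\xi/R_i)\hat h_\theta(\xi)$. Put
\[
h_\theta^{\mathrm{low}}=h_\theta-\sum_{i\ge i_0}\big(h_\theta^i+\overline{h_\theta^i}\big).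
\]
We have $h_\theta^i=0$ unless $R_i<1/\rho$, so the sum has at most $1+\log_{3/2}D\lesssim\log(1/\varepsilon)$ nonzero terms. The multiplier that produces $h_\theta^{\mathrm{low}}$ is $\chi^{\mathrm{low}}(\xi/R_{i_0})$, where $\chi^{\mathrm{low}}(\xi)=1-\sum_{i\ge0}\chi((2/3)^i|\xi|)$. This fixed function is smooth, equals $1$ for $|\xi|\le1$, and equals $\sum_{i<0}\chi((2/3)^i|\xi|)=0$ for $|\xi|\ge\frac43$. So the convolution kernel of the multiplier is $\lesssim(D\rho)^{-1}(1+|v|/(D\rho))^{-10}$. From $1+|a+a'|\le(1+|a|)(1+|a'|)$ and $D\ge1$,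
\[
\int\frac{\phi(v'/\rho-k)\,dv'}{D\rho\,\big(1+\frac{|v-v'|}{D\rho}\big)^{10}}\le\frac{\int\big(1+\frac{|v'-k\rho|}{\rho}\big)^{10}\phi(v'/\rho-k)\,dv'}{D\rho\,\big(1+\frac{|v-k\rho|}{D\rho}\big)^{10}}\lesssim\frac1{D\,\big(1+\frac{|v/\rho-k|}{D}\big)^{10}} .
\]
Sum over $k\in\mathcal K_\theta$, grouping the $k$ into consecutive intervals of length $D/4$. By \eqref{eq:sparse}, $|h_\theta^{\mathrm{low}}|\lesssim D^{-1}D^{\alpha_1}\sum_{n\ge0}(1+n/4)^{-10}\lesssim\varepsilon^{\zeta(1-\alpha_1)}$. This is where $\alpha<1$ is used. With $f^i(x)=\int h_\theta^i(\gamma(\theta)\cdot x)\,d\lambda(\theta)$ we obtain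
\begin{equation}\label{eq:split}
f=f^{\mathrm{low}}+f^{\mathrm{high}},\qquad|f^{\mathrm{low}}|\lesssim\varepsilon^{\zeta(1-\alpha_1)},\qquad f^{\mathrm{high}}=\sum_{i\ge i_0}\big(f^i+\overline{f^i}\big).
\end{equation}

\emph{Step 4: high frequencies.} Fix $i\ge i_0$ with $R=R_i<1/\rho$. Then $R\ge1/(D\rho)\ge\varepsilon^{-\beta/2}$ is large. The function $f^i$ does not decay, so we multiply it by $\Psi$, which blurs its Fourier support by less than $1$. For an arc $I$ put
\[
F_I(x)=\Psi(x)\int_Ih_\theta^i(\gamma(\theta)\cdot x)\,d\lambda(\theta).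
\]
This is a Schwartz function, being $\Psi$ times a smooth function with bounded derivatives, and
\[
\hat F_I(\eta)=\int_I\int\chi(\xi/R)\,\hat h_\theta(\xi)\,\hat\Psi(\eta-\xi\gamma(\theta))\,d\xi\,d\lambda(\theta),
\]
so $\operatorname{spt}\hat F_I\subset\{\xi\gamma(\theta):\theta\in\bar I,\ R\le\xi\le2R\}+B(0,\frac12)$. Partition $\mathbb R/\pi\mathbb Z$ into arcs $I$ of length $\sim R^{-1/2}$, and each $I$ into arcs $J$ of length $\sim R^{-1}$. Let $F=\Psi f^i=\sum_IF_I$. Decoupling reduces the $L^6$ norm of $F$ to those of the $F_I$, which we bound by interpolating between $L^\infty$ and $L^2$.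

\emph{The $L^\infty$ bound.} The function $h_\theta^i$ is the convolution of $h_\theta$ with $R\check\chi(R\,\cdot)$, where $\check\chi$ is the inverse Fourier transform of $\chi$, and the $L^1$ norm of this kernel does not depend on $R$. So $\|h_\theta^i\|_\infty\lesssim1$ and $\|F_I\|_\infty\lesssim\lambda(I)$.

\emph{The $L^2$ bound.} Here orthogonality holds down to the finer arcs $J$. If $|\xi\gamma(\theta)-\xi'\gamma(\theta')|\le1$ with $\xi,\xi'\in[R,2R]$, then $|\xi-\xi'|\le1$ from the third coordinate, and then $R|e^{2i\theta}-e^{2i\theta'}|\le2$ from the first two. So $\theta$ and $\theta'$ are within $O(1/R)$ in $\mathbb R/\pi\mathbb Z$, and the supports of the $\hat F_J$ have bounded overlap. By Plancherel's theorem and then the Cauchy--Schwarz inequality in $\theta$,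
\[
\|F_I\|_2^2\lesssim\sum_{J\subset I}\|F_J\|_2^2\le\sum_{J\subset I}\lambda(J)\int_J\int\Psi(x)^2|h_\theta^i(\gamma(\theta)\cdot x)|^2\,dx\,d\lambda(\theta).
\]
The change of variables $(x_1,x_2,x_3)\mapsto(x_1,x_2,\gamma(\theta)\cdot x)$ has Jacobian $1$, so the inner integral is at most $\|\phi\|_\infty^2\|\phi\|_2^4\|h_\theta^i\|_2^2$, and $\|h_\theta^i\|_2\le\|h_\theta\|_2$ since $0\le\chi\le1$. With \eqref{eq:hL2} and $\lambda(J)\lesssim R^{-\kappa}$ we get $\|F_I\|_2^2\lesssim R^{-\kappa}\lambda(I)\rho^{1-\alpha}\|\nu\|$.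

\emph{Decoupling.} The two bounds give $\|F_I\|_6^6\le\|F_I\|_\infty^4\|F_I\|_2^2\lesssim\lambda(I)^5R^{-\kappa}\rho^{1-\alpha}\|\nu\|$. Also
\[
\sum_I\lambda(I)^{5/3}\le\|\lambda\|\max_I\lambda(I)^{2/3}\lesssim R^{-\kappa/3}.
\]
Corollary~\ref{cor:dec} with $\epsilon=w/24$ yields
\[
\|F\|_6^6\lesssim R^{w/4}\Big(\sum_I\|F_I\|_6^2\Big)^3\lesssim R^{w/4-\kappa}\rho^{1-\alpha}\|\nu\|\Big(\sum_I\lambda(I)^{5/3}\Big)^3\lesssim R^{w/4-2\kappa}\rho^{1-\alpha}\|\nu\| .
\]
Since $R\le1/\rho$ and $R^{-2\kappa}\le(D\rho)^{2\kappa}\le D^2\rho^{2\kappa}$, this is at most $D^2\rho^{2\kappa+1-\alpha-w/4}\|\nu\|$.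

\emph{From Lebesgue measure to $\nu$.} The support of $\hat F$ lies in $B(0,2\sqrt2R+\frac12)\subset B(0,4/\rho)$, so $F$ is essentially constant at scale $\rho$. Precisely, $F=F*\Upsilon_\rho$, where $\Upsilon_\rho=\rho^{-3}\Upsilon(\cdot/\rho)$ and $\Upsilon$ is a fixed Schwartz function with $\hat\Upsilon=1$ on $B(0,4)$. H\"older's inequality gives $|F|^6\le\|\Upsilon\|_1^5\,(|F|^6*|\Upsilon_\rho|)$, and \eqref{eq:tails} gives $\int|\Upsilon_\rho(x-y)|\,d\nu(x)\lesssim\rho^{\sigma-3}$ for all $y$. As $\sigma-3+2\kappa+1-\alpha=w$,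
\[
\int|F|^6\,d\nu\lesssim\rho^{\sigma-3}\|F\|_6^6\lesssim D^2\rho^{3w/4}\|\nu\|\le\varepsilon^{3\beta w/8-2\zeta}\|\nu\|\le\varepsilon^{\beta w/4}\|\nu\|,
\]
by \eqref{eq:scales} and $2\zeta\le\beta w/12$. This is where $\alpha<\sigma-2+2\kappa$ is used. The function $\Psi f^{\mathrm{high}}$ is a sum of $n\lesssim\log(1/\varepsilon)$ such functions $F$ and their conjugates, and $|\sum_{i=1}^na_i|^6\le n^5\sum_i|a_i|^6$. Hence
\begin{equation}\label{eq:high}
\int|\Psi f^{\mathrm{high}}|^6\,d\nu\lesssim\big(\log\tfrac1\varepsilon\big)^6\varepsilon^{\beta w/4}\|\nu\|\lesssim\varepsilon^{\beta w/8}\|\nu\|.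
\end{equation}

\emph{Step 5: conclusion.} Let $c'=\zeta(1-\alpha_1)/2$. Since $1-\alpha_1<\frac12$, we have $6c'\le\frac32\zeta\le\beta w/16$. By \eqref{eq:split}, $|f^{\mathrm{low}}|\le\varepsilon^{c'}$ for small $\varepsilon$. On $X=\{x\in B(0,1):m(x)\ge2\varepsilon^{c'}\}$ we have $f\ge2\varepsilon^{c'}$ and $\Psi\ge1$, so $|\Psi f^{\mathrm{high}}|\ge\varepsilon^{c'}$. By \eqref{eq:high} and Chebyshev's inequality, $\nu(X)\lesssim\varepsilon^{\beta w/8-6c'}\|\nu\|\le\varepsilon^{\beta w/16}\|\nu\|\le\varepsilon^{c'}\|\nu\|$. Therefore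
\[
(\nu\times\lambda)(G)=\int m\,d\nu\le2\varepsilon^{c'}\|\nu\|+\|\lambda\|\,\nu(X)\lesssim\varepsilon^{c'}\|\nu\|.
\]
Summing over $j<n_0$ proves the proposition with $c=c'/2$.
\end{proof}

\begin{remark}
Without decoupling, the $L^2$ bound of Step 4 applied to the whole circle gives $\|F\|_2^2\lesssim R^{-\kappa}\rho^{1-\alpha}\|\nu\|$ and $\int|F|^2d\nu\lesssim D\rho^{\sigma-2+\kappa-\alpha}\|\nu\|$. This would require $\alpha<\sigma-2+\kappa$, that is, $\alpha<\sigma-1$ when $\kappa=1$. Decoupling supplies the second factor $R^{-\kappa}$, and Section~\ref{sec:plan} shows that for $s\le2$ the full range $\alpha<\sigma$ is needed.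
\end{remark}

\section{Proof of Theorem~\ref{thm:exc}}\label{sec:proof}

\subsection{Two Frostman measures}

The points of $Z$ must be set aside, because $\ell=0$ there for all $\theta$. They cause no loss: each $P_\theta$ is the identity on $Z$, so if $\dim_{\mathbb H}(A\cap Z)=\dim_{\mathbb H}A$, then $\dim_{\mathbb H}P_\theta(A)\ge\dim_{\mathbb H}A$ for all $\theta$ and the exceptional set is empty. From now on $\dim_{\mathbb H}(A\cap Z)<\dim_{\mathbb H}A$, and so $\dim_{\mathbb H}(A\setminus Z)=\dim_{\mathbb H}A$.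

Suppose that the theorem fails. Choose $\kappa$ with
\[
\max\{0,1-\tfrac{a-d}2\}<\kappa<\dim\{\theta:\dim_{\mathbb H}P_\theta(A)<d\}\le1 .
\]
Then $0<\kappa<1$ and $d<a-2+2\kappa$, so there is $s<a\le3$ with
\begin{equation}\label{eq:key}
d<s-2+2\kappa,\qquad\text{and in particular}\quad0<d<s<3 .
\end{equation}
As $s<\dim_{\mathbb H}(A\setminus Z)$, Lemma~\ref{lem:frostman} gives a nonzero measure $\mu$ with compact support $K_0\subset A\setminus Z$ and $\mu(B_{\mathbb H}(p,r))\lesssim r^s$.

To apply Frostman's lemma to the exceptional directions we need a Borel set, and for this we replace $A$ by the compact set $K_0$. Let $\mathcal E=\{\theta\in[0,\pi):\dim_{\mathbb H}P_\theta(K_0)<d\}$. Fix $d'>0$ and $\eta>0$, and suppose $\mathcal H^{d'}_\infty(P_{\theta_0}(K_0))<\eta$, where all $P_\theta(K_0)$ are viewed in $(\mathbb R^2,d_W)$. Enlarging the sets of a cover slightly, we find open sets $U_i$ that cover $P_{\theta_0}(K_0)$ with $\sum_i(\operatorname{diam}U_i)^{d'}<\eta$. The map $(\theta,p)\mapsto(u,\tau)$ is continuous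 and $K_0$ is compact, so the $U_i$ cover $P_\theta(K_0)$ for all $\theta$ near $\theta_0$. Thus $\{\theta:\mathcal H^{d'}_\infty(P_\theta(K_0))<\eta\}$ is open, and
\[
\mathcal E=\bigcup_{d'\in\mathbb Q\cap(0,d)}\ \bigcap_{n\ge1}\{\theta:\mathcal H^{d'}_\infty(P_\theta(K_0))<\tfrac1n\}
\]
is Borel. Since $K_0\subset A$, the set $\mathcal E$ contains $\{\theta:\dim_{\mathbb H}P_\theta(A)<d\}$, so $\dim\mathcal E>\kappa$. Frostman's lemma gives a nonzero measure $\lambda$ carried by $\mathcal E$ with $\lambda(I)\lesssim|I|^\kappa$ for all intervals, and hence for all arcs of $\mathbb R/\pi\mathbb Z$, each being a union of at most two intervals of $[0,\pi)$. We shall show that $\dim_{\mathbb H}P_\theta(K_0)\ge d$ for $\lambda$-almost every $\theta$ in an arc of positive $\lambda$-measure, a contradiction.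

\subsection{Localization}

Pick $(z^*,t^*)\in K_0$; then $z^*\ne0$. For $0<c_0\le\min\{1,|z^*|/8\}$ the set $J_0=\{\theta:|z^*\cdot e_\theta|\ge2c_0\}$ is a closed arc. As $c_0\downarrow0$ these arcs increase to the complement of one point, and $\lambda$ has no atoms since $\kappa>0$. So we can fix $c_0$ with $\lambda(J_0)>0$. Let $K=K_0\cap\{|z-z^*|\le c_0\}$; then $\mu(K)>0$ because $(z^*,t^*)\in\operatorname{spt}\mu$. Replace $\lambda$ by $\lambda|_{J_0}$ and $\mu$ by $\mu|_K$, and fix $L\ge1$ with $|z|,|t|\le L$ on $K$. Then $\mu$ is an $(L,b,s)$-measure for some $b$. Localization has two consequences.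

First, for $p,q\in K$ and $\theta\in J_0$, the numbers $\ell,\ell'$ are within $c_0$ of $z^*\cdot e_\theta$, so they have the same sign and modulus at least $c_0$:
\begin{equation}\label{eq:trans}
|\ell+\ell'|\ge2c_0 .
\end{equation}
Second, $\Phi$ is bi-Lipschitz on $K$ for the Euclidean metric, because $|z^2-z'^2|=|z-z'|\,|z+z'|$ and $|z^*|\le|z+z'|\le3|z^*|$. So $\Phi^{-1}(B(x,r))\cap K$ has Euclidean diameter $\lesssim r$, and by Lemma~\ref{lem:euclid}(b) the image measure $\tilde\nu=\Phi_\#\mu$ satisfies
\begin{equation}\label{eq:push}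
\tilde\nu(B(x,r))\lesssim r^\sigma\quad\text{for all }x\in\mathbb R^3,\ r>0,\qquad\sigma=\max\{s/2,\,s-1\}.
\end{equation}

\subsection{Reduction to one scale}

Let $M_\delta(p,\theta)=\mu\{q:d_W(P_\theta p,P_\theta q)\le\delta\}$, a Borel function of $(p,\theta)$ by Tonelli's theorem. We claim that there is $c>0$ such that for all small $\delta$,
\begin{equation}\label{eq:claim}
(\mu\times\lambda)\{(p,\theta):M_\delta(p,\theta)\ge\delta^d\}\lesssim\delta^c .
\end{equation}

This implies the theorem. Summing \eqref{eq:claim} over $\delta=2^{-k}$ shows that, for $\lambda$-almost every $\theta$, the series $\sum_k\mu\{p:M_{2^{-k}}(p,\theta)\ge2^{-kd}\}$ converges. Fix such a $\theta$ and choose $k_1$ so that the tail from $k_1$ on is at most $\frac12\mu(K)$. The Borel set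
\[
K'=\{p\in K:M_{2^{-k}}(p,\theta)<2^{-kd}\text{ for all }k\ge k_1\}
\]
has $\mu(K')\ge\frac12\mu(K)>0$. Let $m$ be the image of $\mu|_{K'}$ under $P_\theta$, and let $U$ be closed with $\operatorname{diam}U\le2^{-k}$, $k\ge k_1$. If $U$ misses $P_\theta(K')$, then $m(U)=0$. Otherwise pick $p\in K'$ with $P_\theta p\in U$; then $m(U)\le M_{2^{-k}}(p,\theta)<2^{-kd}$. Taking the largest admissible $k$, or letting $k\to\infty$ if $U$ is a point, we get $m(U)\le2^d(\operatorname{diam}U)^d$ whenever $\operatorname{diam}U\le2^{-k_1}$. Every Borel set containing $P_\theta(K')$ has full $m$-measure, so the mass distribution principle gives $\mathcal H^d(P_\theta(K'))>0$. Hence $\dim_{\mathbb H}P_\theta(K_0)\ge d$ for $\lambda$-almost every $\theta$, although $\lambda\ne0$ is carried by $\mathcal E$.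

It remains to prove \eqref{eq:claim}. If $p,q\in K$ collide at scale $\delta<1$, then \eqref{eq:collide} and \eqref{eq:dtau} give
\begin{equation}\label{eq:Tsmall}
|T(p,q)|\le\delta^2+\tfrac12\delta\cdot2L\le C_1\delta,\qquad C_1=1+L .
\end{equation}
Let $C_0=4L/c_0\ge4$, and write $M_\delta=M^{\mathrm{far}}+M^{\mathrm{near}}$, where $M^{\mathrm{far}}$ counts the $q$ with $|z-z'|\ge C_0\delta$ and $M^{\mathrm{near}}$ those with $|z-z'|<C_0\delta$. Both are Borel functions of $(p,\theta)$. It suffices to bound the measure of the set where one of them is at least $\frac12\delta^d$.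

\subsection{Far pairs}

We repeat the computation of Example~\ref{ex:far} in general. Fix $p,q\in K$ with $r=|z-z'|\ge C_0\delta$, and let $g(\theta)=\Delta\tau=\gamma(\theta)\cdot(\Phi(q)-\Phi(p))$, a smooth function on $\mathbb R/\pi\mathbb Z$. Since $\frac d{d\theta}e_\theta=n_\theta$ and $\frac d{d\theta}n_\theta=-e_\theta$, we have $\frac{d\ell}{d\theta}=u$ and $\frac{du}{d\theta}=-\ell$, and differentiating \eqref{eq:dtau} gives
\[
\frac{dg}{d\theta}=\tfrac12\big[-\Delta\ell\,(\ell+\ell')+\Delta u\,(u+u')\big].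
\]
Let $\theta\in J_0$ with $|\Delta u|\le\delta$. Then $|\Delta u|\le r/2$, so $|\Delta\ell|=(r^2-\Delta u^2)^{1/2}\ge r/2$. By \eqref{eq:trans} and $2L\delta\le2Lr/C_0=c_0r/2$,
\[
\Big|\frac{dg}{d\theta}\Big|\ge\tfrac12\big[c_0r-2L\delta\big]\ge\tfrac14c_0r .
\]
The condition $|\Delta u|=|(z'-z)\cdot n_\theta|\le\delta$ defines an arc of $\mathbb R/\pi\mathbb Z$, and its intersection with the arc $J_0$ consists of at most two arcs. On each of them $dg/d\theta$ is continuous and of modulus at least $c_0r/4$, so $g$ is monotone and $\{|g|\le\delta^2\}$ is an arc of length at most $8\delta^2/(c_0r)$. Hence the directions in $J_0$ in which $p,q$ collide have $\lambda$-measure $\lesssim(\delta^2/r)^\kappa$, and there are none unless \eqref{eq:Tsmall} holds.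

Sort the pairs according to $r_j\le|z-z'|<2r_j$, where $r_j=2^jC_0\delta\le2L$, $j\ge0$. By Fubini's theorem and Proposition~\ref{prop:pairs}, which applies as $\delta\le2r_j\le4L$,
\[
\iint M^{\mathrm{far}}\,d\mu\,d\lambda\lesssim\sum_j\Big(\frac{\delta^2}{r_j}\Big)^\kappa(\mu\times\mu)(E(2r_j))\lesssim\delta^{s-2+2\kappa}\sum_jr_j^{1-\kappa}\lesssim\delta^{s-2+2\kappa};
\]
the last sum is geometric, since $\kappa<1$, and dominated by its largest term. By Chebyshev's inequality,
\begin{equation}\label{eq:far}
(\mu\times\lambda)\{M^{\mathrm{far}}\ge\tfrac12\delta^d\}\lesssim\delta^{s-2+2\kappa-d},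
\end{equation}
and the exponent is positive by \eqref{eq:key}.

\subsection{Near pairs}

Let $p,q\in K$ with $q$ counted in $M^{\mathrm{near}}(p,\theta)$. Then $|z-z'|<C_0\delta$ and, by \eqref{eq:Tsmall}, $|t'-t|\le|T(p,q)|+\frac12|\omega(z,z'-z)|\lesssim\delta$. As $\Phi$ is Lipschitz on $K$, there is a constant $C_3\ge1$ with
\begin{equation}\label{eq:nearcond}
|\Phi(q)-\Phi(p)|\le C_3\delta,\qquad|\gamma(\theta)\cdot(\Phi(q)-\Phi(p))|\le\delta^2,
\end{equation}
the second by \eqref{eq:Phi} and \eqref{eq:collide}. We cut space into cubes of size comparable to $\delta$ and rescale each to unit size. Take a grid of half-open cubes $Q$ of side $C_3\delta$ with centers $x_Q$, let $3Q$ be the concentric half-open cube of triple side, and put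
\[
\Lambda_Q(x)=\frac{x-x_Q}{3C_3\delta},\qquad\nu_Q=\delta^{-\sigma}(\Lambda_Q)_\#(\tilde\nu|_{3Q}).
\]
The points of $3Q$ are within $\frac{\sqrt3}2\cdot3C_3\delta$ of $x_Q$, so $\nu_Q$ lives on $B(0,1)$. By \eqref{eq:push}, $\nu_Q(B(x,r))\lesssim\delta^{-\sigma}(3C_3\delta r)^\sigma\lesssim r^\sigma$ for all $x,r$, uniformly in $Q$ and $\delta$. If $\Phi(p)\in Q$, then \eqref{eq:nearcond} shows that $\Phi(q)\in3Q$ and $|\gamma(\theta)\cdot(\Lambda_Q\Phi(q)-\Lambda_Q\Phi(p))|\le\delta/(3C_3)\le\delta$. So $\Phi(p)\in Q$ and $M^{\mathrm{near}}(p,\theta)\ge\frac12\delta^d$ imply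
\begin{equation}\label{eq:heavy}
\nu_Q\big(S(\Lambda_Q\Phi(p),\theta,\delta)\big)\ge\tfrac12\delta^{d-\sigma}.
\end{equation}
If $d<\sigma$, this is impossible for small $\delta$, because $\|\nu_Q\|\lesssim1$. Let $d\ge\sigma$. From $s\le\sigma+1$ and $d<s$ we get $d-\sigma<1$. From $s\le2\sigma$ and \eqref{eq:key} we get $d-\sigma<\sigma-2+2\kappa$. So we can choose $\alpha$ with
\[
0\le d-\sigma<\alpha<\min\{1,\sigma-2+2\kappa\},
\]
and the right side of \eqref{eq:heavy} exceeds $\delta^\alpha$ for small $\delta$. Let $\mathcal G_Q=\{(x,\theta):\nu_Q(S(x,\theta,\delta))\ge\delta^\alpha\}$. Proposition~\ref{prop:cone} with $\varepsilon=\delta$ gives $(\nu_Q\times\lambda)(\mathcal G_Q)\le\delta^c\|\nu_Q\|$, with $c$ independent of $Q$ and $\delta$. The image of $\mu|_{\Phi^{-1}(Q)}$ under $\Lambda_Q\circ\Phi$ is at most $\delta^\sigma\nu_Q$, and $\delta^\sigma\|\nu_Q\|=\tilde\nu(3Q)$. Therefore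
\[
(\mu\times\lambda)\{M^{\mathrm{near}}\ge\tfrac12\delta^d\}\le\sum_Q\delta^\sigma(\nu_Q\times\lambda)(\mathcal G_Q)\le\delta^c\sum_Q\tilde\nu(3Q)=27\,\|\mu\|\,\delta^c .
\]
Together with \eqref{eq:far} this proves \eqref{eq:claim}. The proof of Theorem~\ref{thm:exc}, and with it of Theorem~\ref{thm:main}, is complete. \qed

\begin{thebibliography}{9}

\bibitem{BD}
Bourgain and Demeter, \emph{The proof of the $\ell^2$ decoupling conjecture}, Ann. of Math. 182 (2015).

\bibitem{Mattila}
Mattila, \emph{Geometry of Sets and Measures in Euclidean Spaces}.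

\bibitem{GT}
\emph{Seminars and Colloquia by Series}, \texttt{https://math.gatech.edu/seminars-and-colloquia-by-series?series\_tid=29}.

\end{thebibliography}
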